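# Fields that are sums of two proper subfields

## 1. Sums of subfields and transcendence degree

**Definition 1.1 (prime subfield, transcendence degree).** The prime subfield $F_0$ of a field $F$ is its smallest subfield: it is $\mathbb Q$ if $\operatorname{char}F=0$ and $\mathbb F_p$ if $\operatorname{char}F=p$. The transcendence degree $\operatorname{trdeg}_{F_0}F$ is the cardinality of a transcendence basis, that is, of a maximal subset of $F$ algebraically independent over $F_0$. For us it is either a finite number or "$\infty$".

For example, $\mathbb Q(x,\sqrt{x^3+1})$ has transcendence degree $1$ over $\mathbb Q$, an algebraic closure of $\mathbb F_p$ has transcendence degree $0$ over $\mathbb F_p$, and $\mathbb C$ has infinite transcendence degree over $\mathbb Q$.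

**Definition 1.2 (sum of subfields).** For subfields $F_1,\dots,F_n$ of $F$, let $F_1+\cdots+F_n$ be the set of all sums $f_1+\cdots+f_n$ with $f_i\in F_i$. We say that $F$ is a sum of two proper subfields if $F=F_1+F_2$ for some proper subfields $F_1,F_2$ of $F$.

This is the set-theoretic sum, not the compositum. For example $\mathbb Q(\sqrt2)+\mathbb Q(\sqrt3)=\{a+b\sqrt2+c\sqrt3: a,b,c\in\mathbb Q\}$ does not contain $\sqrt6$. So it is not closed under multiplication, and $\mathbb Q(\sqrt2,\sqrt3)$ is not the sum of these two subfields, although it is their compositum.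

With the definitions in place, here is the problem. Three facts are given, and may be used.

* **(i)** If $F$ has infinite transcendence degree over $F_0$, then $F$ is a sum of two proper subfields.
* **(ii)** No field of prime characteristic that has transcendence degree $0$ over its prime subfield is a finite sum of proper subfields.
* **(iii)** If $F=F_1+F_2$ with $F_1,F_2$ proper, then $[F_1:F_1\cap F_2]=\infty$ and $[F_2:F_1\cap F_2]=\infty$.

**Problem.** Is it true that a field $F$ is a sum of two proper subfields if and only if $\operatorname{trdeg}_{F_0}F$ is infinite?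

The answer depends on the characteristic.

**Theorem 1.** For every prime $p$ and every integer $d\ge1$ there is a field $L$ of characteristic $p$ and transcendence degree $d$ over $\mathbb F_p$ that is a sum of two proper subfields.

**Theorem 2.** If $\operatorname{char}F=0$, then $F$ is a sum of two proper subfields if and only if $\operatorname{trdeg}_{\mathbb Q}F=\infty$.

So the equivalence is false, in every prime characteristic and already with $d=1$; in characteristic $0$ it is true.

**Corollary 3.** Let $q$ be $0$ or a prime. Some field of characteristic $q$ and transcendence degree $d$ over its prime field is a sum of two proper subfields if and only if $d=\infty$, or $q>0$ and $d\ge1$.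

Indeed, for $d=\infty$ all such fields are sums, by (i). For $q=0$, $d<\infty$ none is, by Theorem 2. For $q>0$, $d=0$ none is, by (ii). For $q>0$, $1\le d<\infty$ use Theorem 1.

## 2. Two cases by hand: finite degree, and two reflections of $\mathbb Q(x)$

**Lemma 2.1.** If $F=F_1+F_2$ with $F_1,F_2$ proper and $K=F_1\cap F_2$, then $[F:K]=\infty$.

*Proof.* This follows from (iii), but it is a one-line count. If $[F:K]=N<\infty$, then $\dim_KF_i$ is a proper divisor of $N$, hence at most $N/2$, and
$$N=\dim_K(F_1+F_2)=\dim_KF_1+\dim_KF_2-\dim_KK\le N-1,$$
which is absurd. $\square$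

So we need two subfields with a very small intersection. A natural supply comes from two involutions that generate an infinite group.

**Example 2.2.** Let $F=\mathbb Q(x)$, and let $\sigma:x\mapsto -x$ and $\tau:x\mapsto 1-x$ be two automorphisms, with fixed fields $A=\mathbb Q(x^2)$ and $B=\mathbb Q(x^2-x)$. Then $\tau\sigma$ is $x\mapsto x-1$. A rational function invariant under this translation has a translation-invariant finite set of zeros and poles in $\overline{\mathbb Q}$, so it has none and is constant. Hence $A\cap B=\mathbb Q$, and Lemma 2.1 gives no obstruction to $F=A+B$.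

Nevertheless $A+B\ne F$. Suppose $\frac1{x-1/3}=a+b$ with $a\in A$, $b\in B$. One of $a,b$ has a pole at $1/3$. Say it is $a$. By $\sigma$-invariance, $a$ has a pole at $-1/3$. The sum has no pole there, so $b$ has a pole at $-1/3$, and by $\tau$-invariance at $4/3$. Then $a$ has a pole at $4/3$, hence at $-4/3$; so $b$ has poles at $-4/3$ and $7/3$; and so on. The points $\frac13,-\frac13,\frac43,-\frac43,\frac73,\dots$ are all distinct, so $a$ has infinitely many poles, which is impossible. If instead $b$ has the pole at $1/3$, the chain $\frac13,\frac23,-\frac23,\frac53,-\frac53,\dots$ gives the same contradiction.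

Both halves of the lecture start here. In characteristic $p$ we ask what would make two involutions work. In characteristic $0$ we turn the chain of poles into a graph.

## 3. Two involutions and the equation $Tu-u=h$

Let $L$ be a field with automorphisms $\sigma\neq1$, $\tau\ne1$, $\sigma^2=\tau^2=1$. Put $T=\tau\sigma$, $F_1=L^\sigma$, $F_2=L^\tau$, $E=L^T$. When is $L=F_1+F_2$?

Let $f\in L$ and suppose $f=a+b$ with $a\in F_1$, $b\in F_2$. Applying $\tau-1$ kills $b$, and $\sigma a=a$ gives $\tau a=\tau\sigma a=Ta$. So
$$\tau f-f=Ta-a. \tag{3.1}$$
Hence for every $h$ of the form $\tau f-f$ we must solve $Tu-u=h$. Conversely, given a solution $u$ we may hope to correct it to a $\sigma$-invariant one.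

Where can one solve $Tu-u=h$? If $T$ has finite order, then $L$ is finite over $F_1\cap F_2$, and Lemma 2.1 forbids $L=F_1+F_2$. The next sensible attempt is to let $L$ be a union of an increasing chain of finite cyclic extensions $L_n/E$ with group generated by $T|_{L_n}$. Additive Hilbert 90 then says that, for $h\in L_n$, the equation has a solution in $L_n$ exactly when $\operatorname{Tr}_{L_n/E}(h)=0$.

In characteristic $0$ the attempt stops here, whenever $\tau$ is nontrivial on $E$. First, $\tau$ maps $E$ to itself, because $T\tau=\tau\sigma\tau=\tau T^{-1}$. Take $f\in E$ with $h=\tau f-f\ne0$, so that $h\in E$. If $Tu-u=h$ with $u\in L_n$, taking the trace gives $0=[L_n:E]\,h\neq 0$.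

In characteristic $p$ the obstruction is exactly $[L_n:E]\,h$, and it disappears when $p$ divides $[L_n:E]$. More generally, an element of $L_n$ acquires trace $0$ one level higher, if $[L_{n+1}:L_n]=p$. So we look for an infinite tower of cyclic extensions of degree $p^n$, together with an involution $\sigma$ that is nontrivial on $E$ and inverts $T$.

## 4. A dihedral $\mathbb Z_p$-extension of $k(x)$: proof of Theorem 1

We build the tower with Witt vectors. For a ring $R$ of characteristic $p$, the ring $W(R)$ of $p$-typical Witt vectors is the set of sequences $(a_0,a_1,\dots)$ in $R$. Its ring operations are given componentwise by universal polynomials with integer coefficients, and the $n$-th component involves only the components of index $\le n$. We use the following textbook facts.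

* The sum satisfies $(a+b)_n=a_n+b_n+(\text{a polynomial in } a_i,b_i \text{ with } i<n)$; and $a\mapsto a_0$ is a ring homomorphism.
* $\varphi(a_0,a_1,\dots)=(a_0^p,a_1^p,\dots)$ is a ring endomorphism. Automorphisms of $R$ act componentwise on $W(R)$ by ring automorphisms that commute with $\varphi$.
* $[a]=(a,0,0,\dots)$ is multiplicative in $a$.
* $W(\mathbb F_p)=\mathbb Z_p$; the first $n$ components of an element determine it modulo $p^n$, and the zeroth is its reduction modulo $p$.

For example, for $p=2$ one has $(a+b)_1=a_1+b_1+a_0b_0$ in characteristic $2$, so that $(1,0,\dots)+(1,0,\dots)=(0,1,\dots)$, which is $2\in\mathbb Z_2$.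

**Step 1: Solving $\varphi\xi-\xi=w$.** *The purpose is to have Artin–Schreier theory on all levels at once.* Let $\mathcal S$ be a separably closed field of characteristic $p$. Then $\varphi-1:W(\mathcal S)\to W(\mathcal S)$ is surjective with kernel $\mathbb Z_p$. Indeed, $\varphi\xi=\xi+w$ reads, in component $n$,
$$\xi_n^p=\xi_n+w_n+(\text{a polynomial in }\xi_i,w_i,\ i<n).$$
This is an equation $X^p-X=\text{const}$, which is separable (derivative $-1$) and so has a root in $\mathcal S$; solve successively. The kernel consists of the $\xi$ with $\xi_n^p=\xi_n$ for all $n$, that is, $\xi\in W(\mathbb F_p)$.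

**Step 2: The field $L$.** *We build a $\mathbb Z_p$-extension of $E=k(x)$ that is Galois over a subfield of index $2$.* Let $k$ be a field of characteristic $p$ with $\operatorname{trdeg}_{\mathbb F_p}k=d-1$, for example $\mathbb F_p(y_1,\dots,y_{d-1})$. Put $E=k(x)$, let $s$ be the $k$-automorphism $x\mapsto1/x$, and $E_0=E^s$. Then $E/E_0$ is Galois of degree $2$, in every characteristic. Let $E^{sep}$ be a separable closure of $E$; it is also one of $E_0$. For $\gamma\in\operatorname{Gal}(E^{sep}/E_0)$ put $\varepsilon(\gamma)=1$ if $\gamma|_E=1$ and $\varepsilon(\gamma)=-1$ if $\gamma|_E=s$.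

Let $w=[x]-[x^{-1}]\in W(E)$. Then $s(w)=-w$ and $w_0=x-x^{-1}$. Choose $\xi\in W(E^{sep})$ with $\varphi\xi-\xi=w$, and put
$$L=E(\xi_0,\xi_1,\xi_2,\dots).$$
For $\gamma\in\operatorname{Gal}(E^{sep}/E_0)$ we have $(\varphi-1)(\gamma\xi)=\gamma w=\varepsilon(\gamma)w$. So $\gamma\xi-\varepsilon(\gamma)\xi$ is in the kernel of $\varphi-1$:
$$\gamma\xi=\varepsilon(\gamma)\xi+c(\gamma),\qquad c(\gamma)\in\mathbb Z_p. \tag{4.1}$$
The components of the right side lie in $L$, so $\gamma L\subset L$ for all $\gamma$, and $L/E_0$ is Galois.

**Step 3: $\operatorname{Gal}(L/E)\cong\mathbb Z_p$.** *This gives the cyclic tower.* For $\gamma\in\operatorname{Gal}(L/E)$ we have $\gamma\xi=\xi+c(\gamma)$. Since $\mathbb Z_p=W(\mathbb F_p)$ is fixed by all automorphisms, $\gamma\gamma'\xi=\xi+c(\gamma)+c(\gamma')$, so $c$ is a homomorphism. It is injective because the $\xi_n$ generate $L$ over $E$. It is continuous because $c(\gamma)$ modulo $p^n$ depends only on the action of $\gamma$ on $\xi_0,\dots,\xi_{n-1}$. Its image is compact, hence a closed subgroup of $\mathbb Z_p$, hence $0$ or some $p^j\mathbb Z_p$.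

If the image were contained in $p\mathbb Z_p$, then every $\gamma\in\operatorname{Gal}(L/E)$ would fix $\xi_0$, because $(\gamma\xi)_0=\xi_0+c(\gamma)_0$. So $\xi_0\in E$ and $x-x^{-1}=\xi_0^p-\xi_0$. At $x=\infty$ the left side has a pole of order $1$. The right side has no pole there if $\xi_0$ has none, and a pole of order $pj$ if $\xi_0$ has a pole of order $j>0$. This is a contradiction. So $c$ is an isomorphism onto $\mathbb Z_p$.

Let $T\in\operatorname{Gal}(L/E)$ with $c(T)=1$; it is a topological generator, so $L^T=E$. Let $L_n$ be the fixed field of $T^{p^n}$, equivalently of the subgroup $p^n\mathbb Z_p$. Then $L_n/E$ is cyclic of degree $p^n$ with group generated by $T|_{L_n}$, and $L=\bigcup_nL_n$, since every element of $L$ has an open stabilizer.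

**Step 4: Two involutions with product $T$.** Extend $s$ to some $\sigma'\in\operatorname{Gal}(L/E_0)$; by (4.1), $\sigma'\xi=-\xi+\zeta$ with $\zeta\in\mathbb Z_p$. Let $\gamma\in\operatorname{Gal}(L/E)$ with $c(\gamma)=\zeta$, and put $\sigma=\gamma\sigma'$. Then $\sigma|_E=s$ and $\sigma\xi=\gamma(-\xi+\zeta)=-\xi-\zeta+\zeta=-\xi$. So $\sigma^2$ is trivial on $E$ and fixes $\xi$: $\sigma^2=1$. Also $\sigma T\sigma$ is trivial on $E$, and
$$\sigma T\sigma\,\xi=\sigma T(-\xi)=\sigma(-\xi-1)=\xi-1,$$
so $\sigma T\sigma=T^{-1}$. Put $\tau=T\sigma$. Then $\tau^2=T(\sigma T\sigma)=1$, $\tau|_E=s\ne1$, and $T=\tau\sigma$. Let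
$$F_1=L^\sigma,\qquad F_2=L^\tau,$$
both proper subfields of $L$.

**Step 5: $T-1$ is surjective on $L$.** *Here characteristic $p$ enters.* Let $h\in L_n$. Then $\operatorname{Tr}_{L_{n+1}/E}(h)=\operatorname{Tr}_{L_n/E}(\operatorname{Tr}_{L_{n+1}/L_n}h)=p\operatorname{Tr}_{L_n/E}(h)=0$. By additive Hilbert 90 for the cyclic extension $L_{n+1}/E$ there is $u\in L_{n+1}$ with $Tu-u=h$.

**Step 6: $L=F_1+F_2$.** *We solve (3.1), then correct the solution by an element of $E$ to make it $\sigma$-invariant.* Let $f\in L$ and $h=\tau f-f$, so $\tau h=-h$. Choose $u\in L$ with $Tu-u=h$, that is, $\tau\sigma u=u+h$. Applying $\tau$ gives $\sigma u=\tau u-h$, so $\tau u=\sigma u+h$.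

The failure of $\sigma$-invariance is $e=u-\sigma u$. It lies in $E$, because $T\sigma=\tau$ gives
$$Te=Tu-T\sigma u=Tu-\tau u=(u+h)-(\sigma u+h)=e .$$
Clearly $\sigma e=-e$. The trace of the separable extension $E/E_0$ is onto, so there is $\theta\in E$ with $\theta+\sigma\theta=1$. Put $v=-e\theta\in E$. Then
$$\sigma v-v=e\,\sigma\theta+e\theta=e.$$
Let $a=u+v$. Then $\sigma a=(u-e)+(v+e)=a$, so $a\in F_1$. Since $Tv=v$, we get $\tau a=\tau\sigma a=Ta=a+h$. Therefore $\tau(f-a)=(f+h)-(a+h)=f-a$, so $f-a\in F_2$ and $f=a+(f-a)\in F_1+F_2$.

Finally $L$ is algebraic over $k(x)$, so it has transcendence degree $(d-1)+1=d$ over $\mathbb F_p$. This proves Theorem 1. $\blacksquare$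

**Example 4.1.** Decompose $f=x$. On the first layer, $\xi_0^p-\xi_0=x-x^{-1}$, $T\xi_0=\xi_0+1$, $\sigma\xi_0=-\xi_0$ and $\tau\xi_0=-\xi_0-1$. Here $h=\tau x-x=x^{-1}-x\in E$, and $u=h\xi_0$ solves $Tu-u=h$. It is already $\sigma$-invariant, since $\sigma h=-h$ and $\sigma\xi_0=-\xi_0$. So
$$x=(x^{-1}-x)\,\xi_0\;+\;\bigl(x+(x-x^{-1})\,\xi_0\bigr).$$
The second summand is $\tau$-invariant: $\tau$ sends it to $x^{-1}+(x^{-1}-x)(-\xi_0-1)=x+(x-x^{-1})\xi_0$.

## 5. Characteristic $0$: counting Taylor coefficients

From now on we prove Theorem 2. "If" is (i). For "only if", assume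
$$\operatorname{char}F=0,\quad r=\operatorname{trdeg}_{\mathbb Q}F<\infty,\quad F=F_1+F_2,\ F_1,F_2\text{ proper},$$
and look for a contradiction. Let $\Omega$ be an algebraic closure of $F$. The first goal is this.

**Proposition 5.1.** $F$ is algebraic over $F_1$ and over $F_2$.

A hand case shows the mechanism: $\mathbb Q(x,y)\neq\mathbb Q(x)+\mathbb Q(y)$, because $\partial_x\partial_y$ kills every $f(x)+g(y)$ but not $xy$. Functions of fewer variables have too few Taylor coefficients. To count coefficients for general $F_i$ we must expand all elements of $\Omega$, including algebraic functions and denominators, as power series. Expanding at a generic point makes this possible.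

We use Hensel's lemma in this form: let $P$ be a power series ring over $\mathbb C$ in finitely many variables, with maximal ideal $\mathfrak m$, and let $h\in P[X]$ be monic. If the reduction of $h$ modulo $\mathfrak m$ has a simple root $\rho_0\in\mathbb C$, then $h$ has exactly one root in $P$ with residue $\rho_0$.

**Step 1: An embedding $\psi:\Omega\to P=\mathbb C[[z_1,\dots,z_r]]$.** Let $x_1,\dots,x_r$ be a transcendence basis of $F$ over $\mathbb Q$, and let $p\in\mathbb C^r$ have coordinates algebraically independent over $\mathbb Q$. For a nonzero polynomial $q$ over $\mathbb Q$, $q(p+z)$ has constant term $q(p)\ne0$, so it is a unit of $P$. Hence $x_i\mapsto p_i+z_i$ embeds $\mathbb Q(x)$ in $P$. Suppose it is extended to an embedding of a subfield $M\subset\Omega$, let $\theta\in\Omega$, and let $h$ be its minimal polynomial over $M$, which is separable. The composite $M\to P\to P/\mathfrak m=\mathbb C$ is a field embedding, so $h$ reduces to a separable polynomial over $\mathbb C$. Lift one of its roots to a root in $P$ by Hensel. This extends the embedding to $M(\theta)\cong M[X]/(h)$. By Zorn's lemma we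 get $\psi:\Omega\to P$. For $f\in\Omega$ write $f(0)\in\mathbb C$ for the residue of $\psi(f)$; $f\mapsto f(0)$ is a field embedding.

**Step 2: An upper bound.** *If $\Phi\subset\Omega$ is a subfield with $\operatorname{trdeg}_{\mathbb Q}\Phi=\rho$, then the $\mathbb C$-span of $\psi(\Phi)$ in $P/\mathfrak m^{N+1}$ has dimension at most $\binom{N+\rho}{\rho}$.* Let $u_1,\dots,u_\rho$ be a transcendence basis of $\Phi$. Since $\psi(u_i)-u_i(0)\in\mathfrak m$, there is a $\mathbb C$-algebra homomorphism
$$\iota:\mathbb C[[t_1,\dots,t_\rho]]\to P,\qquad t_i\mapsto\psi(u_i)-u_i(0).$$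
We show $\psi(\Phi)\subset\operatorname{im}\iota$. The $u_i(0)$ are algebraically independent over $\mathbb Q$. So for $q(u)\in\mathbb Q(u)$ the expansion $q(u(0)+t)\in\mathbb C[[t]]$ makes sense, and $\iota$ maps it to $q(\psi(u))=\psi(q(u))$.

Now let $f\in\Phi$ have minimal polynomial $h$ over $\mathbb Q(u)$. Let $h^t$ be $h$ with coefficients expanded in $\mathbb C[[t]]$; then $\iota(h^t)=\psi(h)$, and $h^t$ and $\psi(h)$ have the same reduction over $\mathbb C$. This reduction is separable and has the root $f(0)$. By Hensel, $h^t$ has a root $\tilde f\in\mathbb C[[t]]$ with residue $f(0)$. Then $\iota(\tilde f)$ and $\psi(f)$ are roots of $\psi(h)$ in $P$ with the same residue, a simple root of the reduction; by uniqueness they are equal. So $\psi(\Phi)\subset\operatorname{im}\iota$. As $\iota((t)^{N+1})\subset\mathfrak m^{N+1}$, the span lies in the image of $\mathbb C[[t]]/(t)^{N+1}$, which has dimension $\binom{N+\rho}{\rho}$.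

**Step 3: A lower bound.** The $\mathbb C$-span of $\psi(\mathbb Q[x])$ contains all polynomials in the $p_i+z_i$, hence all polynomials in the $z_i$. So it is all of $P/\mathfrak m^{N+1}$, of dimension $\binom{N+r}{r}$.

**Step 4: Conclusion.** Let $r_i=\operatorname{trdeg}F_i$, and suppose that Proposition 5.1 fails, say $r_2<r$. Recall that $\binom{N+\rho}{\rho}$ is a polynomial in $N$ of degree $\rho$.

If $r_1<r$, then $F=F_1+F_2$ and Steps 2, 3 give $\binom{N+r}{r}\le\binom{N+r_1}{r_1}+\binom{N+r_2}{r_2}$ for all $N$, which is false for large $N$.

If $r_1=r$, then $F/F_1$ is algebraic, and we may take all $x_i\in F_1$. Now the count for $F_1$ is useless; the remedy is to kill $F_1$ first. Choose $\theta\in F\setminus F_1$. It has a conjugate over $F_1$ different from $\theta$, so there is an $F_1$-embedding $\tau:F\to\Omega$ with $\tau\theta\ne\theta$. The additive map $\psi-\psi\tau:F\to P$ kills $F_1$. Hence its image is the image of $F_2$, which lies in $\psi(F_2)+\psi(\tau F_2)$. By Step 2 its span modulo $\mathfrak m^{N+1}$ has dimension at most $2\binom{N+r_2}{r_2}$. But for $q\in\mathbb Q[x]\subset F_1$ the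 image contains
$$(\psi-\psi\tau)(q\theta)=\psi(q)\,\eta,\qquad\eta=\psi(\theta-\tau\theta),$$
and $\eta$ is a unit of $P$, since $\theta-\tau\theta\neq0$ has nonzero residue. By Step 3 the span is all of $P/\mathfrak m^{N+1}$, so $\binom{N+r}{r}\le2\binom{N+r_2}{r_2}$, false for large $N$. $\square$

## 6. Descent to a finitely generated field by traces

We want to replace $F$ by a field $E$ finitely generated over $\mathbb Q$. The first attempt: take some finitely generated $E\subset F$ and put $A=E\cap F_1$, $B=E\cap F_2$. An element $c\in E$ is $a+b$ with $a\in F_1$, $b\in F_2$, but $a,b$ need not lie in $E$. One can try to push $a$ and $b$ back into $E$ by the trace from $E(a)$ to $E$. The attempt breaks down because the trace of $a$ need not lie in $A$. For instance, let $\omega$ be a primitive cube root of $1$, $F_1=\mathbb Q(\sqrt[3]2)$, $E=\mathbb Q(\omega\sqrt[3]2)$, $a=\sqrt[3]2$. Then $A=E\cap F_1=\mathbb Q$. The conjugates of $a$ over $E$ are $a$ and $\omega^2a$, so $\operatorname{Tr}_{E(a)/E}(a)=-\omega a\notin A$. The trouble is that $[E(a):E]=2$ while $[A(a):A]=3$. Choosing $E$ minimal in a suitable sense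 forces these degrees to agree.

**Step 1: The set $\mathcal E$.** Let $\mathcal E$ be the set of subfields $E\subset F$, finitely generated over $\mathbb Q$, with $F/E$ algebraic, $E\not\subset F_1$, $E\not\subset F_2$, and both
$$n(E)=[E:E\cap F_1],\qquad m(E)=[E:E\cap F_2]$$
finite. It is nonempty. Let $U_i$ be a transcendence basis of $F_i$; by Proposition 5.1 it is a (finite) transcendence basis of $F$. Choose $\alpha\in F\setminus F_1$, $\beta\in F\setminus F_2$, and put $E=\mathbb Q(U_1,U_2,\alpha,\beta)$. Then $E\cap F_i\supset\mathbb Q(U_i)$, and $E$ is algebraic and finitely generated over $\mathbb Q(U_i)$, hence finite over it.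

**Step 2: Minimality gives $E=A+B$.** Choose $E\in\mathcal E$ with $n(E)+m(E)$ minimal; let $A=E\cap F_1$, $B=E\cap F_2$. Let $c\in E$, $c=a+b$ with $a\in F_1$, $b\in F_2$, and $E'=E(a)=E(b)$. Then $E'$ is finitely generated, contains $E$, and $A(a)\subset E'\cap F_1$, $B(b)\subset E'\cap F_2$. A basis of $E$ over $A$ spans $E(a)$ over $A(a)$, and similarly for $B$, so
$$n(E')\le[E(a):A(a)]\le[E:A]=n(E),\qquad m(E')\le[E(b):B(b)]\le[E:B]=m(E).$$
Hence $E'\in\mathcal E$, and by minimality all these are equalities. As $a$ is algebraic over $A$, computing $[E(a):A]$ in two ways,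
$$[E(a):A(a)]\,[A(a):A]=[E(a):E]\,[E:A],$$
gives $[E(a):E]=[A(a):A]$. So $a$ has the same minimal polynomial over $E$ as over $A$, and $\operatorname{Tr}_{E'/E}(a)=\operatorname{Tr}_{A(a)/A}(a)\in A$. Likewise $\operatorname{Tr}_{E'/E}(b)\in B$. With $\delta=[E':E]$,
$$c=\tfrac1\delta\operatorname{Tr}_{E'/E}(a)+\tfrac1\delta\operatorname{Tr}_{E'/E}(b)\in A+B.$$

So $E=A+B$, with $A,B$ proper in $E$ because $E\not\subset F_i$. Theorem 2 therefore follows from the next statement, whose proof occupies the remaining sections.

**Proposition 6.1.** There is no field $E$, finitely generated over $\mathbb Q$, with proper subfields $A,B$ such that $E=A+B$ and $n=[E:A]$, $m=[E:B]$ are finite.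

## 7. Valuations of $E$ as edges of a bipartite graph

Suppose $E,A,B$ are as in Proposition 6.1; so $n,m\ge2$. Let $K=A\cap B$. Subfields of fields finitely generated over $\mathbb Q$ are finitely generated, so $K,A,B$ are. Let $s=\operatorname{trdeg}_KE$. If $s=0$, then $E/K$ is finite, contradicting Lemma 2.1. So $s\ge1$. Let $k,k_A,k_B$ be the algebraic closures of $K$ in $E,A,B$. They are finitely generated and algebraic over $K$, hence finite over $K$, and $k_A=k\cap A$, $k_B=k\cap B$.

The chain of poles in Example 2.2 passed alternately from a point to its conjugate over $A$ and over $B$. We now set this up for $E$. A discrete valuation is normalized to have value group $\mathbb Z$; $\kappa(v)$ is the residue field of $v$.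

**Step 1: Rings and valuations.** We use two textbook facts. The integral closure of a domain finitely generated over a field of characteristic $0$, in a finite extension of its fraction field, is a finite module over it. In a Noetherian integrally closed domain $R$, each height one prime $\mathfrak p$ gives a discrete valuation ring $R_{\mathfrak p}$, a nonzero element of the fraction field has nonzero value at only finitely many of these, and $R=\bigcap R_{\mathfrak p}$.

Let $x_1,\dots,x_s$ be a transcendence basis of $E/K$, and $R_E$ the integral closure of $K[x_1,\dots,x_s]$ in $E$. Let $R_A,R_B$ be integrally closed finitely generated $K$-algebras with fraction fields $A,B$ (constructed in the same way). Let $\mathcal D_E,\mathcal D_A,\mathcal D_B$ be the sets of discrete valuations given by the height one primes of these rings. They are trivial on $K$, hence on $k$ (respectively $k_A$, $k_B$), as these are algebraic over $K$.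

Let $R'$ be the integral closure of $R_A$ in $E$, and $\mathcal D'$ the set of valuations of its height one primes. *$\mathcal D'$ consists exactly of all extensions to $E$ of the elements of $\mathcal D_A$.* Indeed, since $R_A$ is integrally closed, going-down and incomparability show that a prime of $R'$ has the same height as its intersection with $R_A$. So a height one prime of $R'$ lies over one of $R_A$. Conversely, if $w$ extends $v\in\mathcal D_A$, its valuation ring contains $R_A$, hence $R'$. Its center $\mathfrak q$ on $R'$ lies over the prime of $v$ and has height one. So the ring of $w$ contains, and therefore equals, the discrete valuation ring $R'_{\mathfrak q}$.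

*$\mathcal D'$ and $\mathcal D_E$ differ by a finite set.* Both rings are finitely generated over $K$ with fraction field $E$, so there are nonzero $f\in R'$, $g\in R_E$ with $R_E\subset R'[1/f]$ and $R'\subset R_E[1/g]$. Then $S=R'[1/f,1/g]=R_E[1/f,1/g]$. Write $g=g'/f^i$ with $g'\in R'$ and $f=f'/g^j$ with $f'\in R_E$; then $S=R'[1/(fg')]=R_E[1/(gf')]$ is a localization of each ring at one element. Its height one primes are those of $R'$ not containing $fg'$, and also those of $R_E$ not containing $gf'$. Only finitely many are left out in each case.

Define $\mathcal D''$ in the same way from $R_B$, and put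
$$\mathcal D=\mathcal D_E\cap\mathcal D'\cap\mathcal D'',$$
which is cofinite in each of the three sets.

**Step 2: The graph.**

**Definition 7.1 (the graph $\Gamma$).** The vertices of $\Gamma$ are the elements of $\mathcal D_A\sqcup\mathcal D_B$. The edges are the elements of $\mathcal D$; the edge $w$ joins $x_w\in\mathcal D_A$ and $y_w\in\mathcal D_B$, the valuations equivalent to $w|_A$ and $w|_B$. A vertex $z$ is *undamaged* if all its extensions to $E$ are in $\mathcal D$ and are unramified over $z$; otherwise it is *damaged*.

The graph is bipartite, multiple edges are allowed, and it is locally finite, since a vertex has at most $n$ (or $m$) extensions to $E$. For an edge $w$ at a vertex $z$, an element of $A$ (or $B$) has negative value at $w$ if and only if it has negative value at $z$; we then say it has a pole at $z$.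

**Example 7.2.** Let $E=\mathbb Q(x)$, $A=\mathbb Q(u)$ with $u=x^2$, $B=\mathbb Q(v)$ with $v=x^2-x$, as in Example 2.2, so that $K=\mathbb Q$. Take $R_E=\mathbb Q[x]$, $R_A=\mathbb Q[u]$, $R_B=\mathbb Q[v]$. Then $R'=R_E$, $R''=R_E$ (with $R''$ the integral closure of $R_B$), and edges are the monic irreducible polynomials in $x$. The only ramified points are $x=0$ over $u=0$ and $x=\frac12$ over $v=-\frac14$, so these two vertices are the damaged ones. The component of the edge $x=\frac13$ is an infinite path in both directions, with consecutive edges $\dots,\frac43,-\frac13,\frac13,\frac23,-\frac23,\dots$. The component of $x=0$ is a path infinite in one direction, starting at the vertex $u=0$, with edges $0,1,-1,2,-2,\dots$.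

**Step 3: Only finitely many vertices are damaged.** Since $\mathcal D'\setminus\mathcal D$ and $\mathcal D''\setminus\mathcal D$ are finite, it remains to bound ramification, say over $A$. Choose $\theta\in R'$ with $E=A(\theta)$; its minimal polynomial $h$ has coefficients in $R_A$, and its discriminant $\Delta\in R_A$ is nonzero. Let $x\in\mathcal D_A$ with $x(\Delta)=0$; this excludes finitely many $x$. Let $O$ be the ring of $x$ and $\pi$ a uniformizer. The ring $O[\theta]=O[X]/(h)$ is, modulo $\pi$, a product of fields, because $h$ modulo $\pi$ is separable. Every maximal ideal of $O[\theta]$ contains $\pi$, by integrality, so in each localization $\pi$ generates the maximal ideal. Hence these localizations are discrete valuation rings with uniformizer $\pi$. So $O[\theta]$ is integrally closed, it is the integral closure of $O$ in $E$, and all extensions of $x$ are unramified.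

If $z$ is undamaged, then $\sum e_wf_w=[E:A]$ (or $[E:B]$) with all $e_w=1$ reads
$$\sum_{w\mid z}[\kappa(w):\kappa(z)]=n\ \text{ (or } m\text{)}\ \ge2. \tag{7.1}$$

**Step 4: Functions with one pole.** *We need a substitute for $\frac1{x-1/3}$.* For $w\in\mathcal D$ with prime $\mathfrak p_w\subset R_E$ let $I_w=\{c\in E:c\,\mathfrak p_w\subset R_E\}$, an $R_E$-module. For $c\in I_w$:

* $v(c)\ge0$ for all $v\in\mathcal D_E\setminus\{w\}$: choose $t\in\mathfrak p_w\setminus\mathfrak p_v$; then $v(c)=v(ct)\ge0$.
* $w(c)\ge-1$: choose $t\in\mathfrak p_w$ with $w(t)=1$; then $w(ct)\ge0$.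

Some $c\in I_w$ has $w(c)=-1$. Let $\mathfrak p_w=(f_1,\dots,f_l)$ and $w(t)=1$ as before. Each $f_i/t$ lies in the localization of $R_E$ at $\mathfrak p_w$. So there is $u\in R_E\setminus\mathfrak p_w$ with $uf_i/t\in R_E$ for all $i$; take $c=u/t$.

**Step 5: Chains of poles.** For an edge $w$ with end $z$ let $C_z(w)$ be the connected component of $z$ in the graph $\Gamma$ with the edge $w$ deleted.

**Lemma 7.3.** Let $w\in\mathcal D$ have ends $x,y$. If $C_x(w)$ is infinite, then $C_y(w)$ is finite, and the inclusion $\kappa(y)\subset\kappa(w)$ is an equality.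

*Proof.* By symmetry let $x\in\mathcal D_A$. Let $c\in I_w$ and, using $E=A+B$, write $c=a+b$ with $a\in A$, $b\in B$. For an edge $w'\neq w$ we have $w'(c)\ge0$, hence $w'(a)<0\iff w'(b)<0$. In other words, $a$ has a pole at $x_{w'}$ if and only if $b$ has a pole at $y_{w'}$. So if $a$ has a pole at $x$, poles spread along all edges other than $w$: every vertex of $C_x(w)$ in $\mathcal D_A$ is a pole of $a$, and every one in $\mathcal D_B$ is a pole of $b$. Since $C_x(w)$ is infinite and $a,b$ have finitely many poles, this is impossible. Hence $w(a)\ge0$.

If $C_y(w)$ were also infinite, then likewise $w(b)\ge0$, so $w(c)\ge0$ for all $c\in I_w$, contradicting Step 4. So $C_y(w)$ is finite.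

Take $c$ with $w(c)=-1$. Then $w(b)=-1$, so $w$ is unramified over $y$. Let $t\in B$ be a uniformizer at $y$, hence at $w$. For any $c=a+b\in I_w$ we have $w(ta)\ge1$, and $w(tb)\ge0$ since $w(b)\ge\min(w(c),w(a))\ge-1$. So the residue of $tc$ at $w$ equals that of $tb\in B$ and lies in $\kappa(y)$. These residues of $tc$, $c\in I_w$, form an $R_E/\mathfrak p_w$-submodule of $\kappa(w)$, nonzero because some $w(c)=-1$, and contained in $\kappa(y)$. If $\nu\neq0$ is in it, then $(R_E/\mathfrak p_w)\nu\subset\kappa(y)$ and $\nu\in\kappa(y)$. So $R_E/\mathfrak p_w\subset\kappa(y)$ and $\kappa(w)=\operatorname{Frac}(R_E/\mathfrak p_w)=\kappa(y)$. $\square$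

Note that if $C_x(w)=C_y(w)$, the lemma says that this set is finite. In Example 7.2, the component of $\frac13$ violates the lemma, which is why $E\ne A+B$ there. The component of $0$ does not violate it, so not every infinite component is excluded; and finite components are not touched at all. We treat the two kinds in turn.

## 8. Edges in infinite components have small constant fields

The goal of this section is that $\Gamma$ has many finite components. Let $w$ be an edge of an infinite component. The component is $C_{x_w}(w)\cup C_{y_w}(w)$, so at least one of these sets is infinite, and by Lemma 7.3 exactly one is finite. Let $z(w)$ be the end with $C_{z(w)}(w)$ finite (the near end) and $z'(w)$ the other end (the far end). By Lemma 7.3,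
$$\kappa(w)=\kappa(z(w)). \tag{8.1}$$

**Claim 8.1.** For every edge $w$ of an infinite component, $\kappa(w)$ embeds over $K$ into $\kappa(z_0)$ for some damaged vertex $z_0$.

*Proof.* The idea is to walk from $w$ into its finite side until a damaged vertex stops us. We use induction on $|C_z(w)|$, where $z=z(w)$. If $z$ is damaged, take $z_0=z$, by (8.1).

Let $z$ be undamaged. Since $\kappa(w)=\kappa(z)$, the term of $w$ in (7.1) is $1<n$ (or $m$). So there is another extension $w'\neq w$ of $z$; it lies in $\mathcal D$ and is an edge at $z$. Let $z''$ be its other end; then $z''\in C_z(w)$. The set $C_{z'(w)}(w)$ is infinite, hence different from, and so disjoint from, $C_z(w)$. Therefore it contains no end of $w'$. So after deleting $w'$ (and keeping $w$), $z$ is still joined by $w$ to all of $C_{z'(w)}(w)$. Hence $C_z(w')$ is infinite, and so $z(w')=z''$. The set $C_{z''}(w')$ is finite, so it differs from $C_z(w')$ and does not contain $z$. As $w$ is incident to $z$, $w$ is not used in connecting $C_{z''}(w')$. So this set is connected in $\Gamma$ without $w$ and contains $z''\in C_z(w)$: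
$$C_{z''}(w')\subset C_z(w)\setminus\{z\}.$$
By induction, $\kappa(w')$ embeds over $K$ into $\kappa(z_0)$ with $z_0$ damaged, and $\kappa(w)=\kappa(z)\subset\kappa(w')$. $\square$

**Step 1: A uniform bound.** There are finitely many damaged vertices $z_0$. Each $\kappa(z_0)$ is finitely generated over $K$, so the algebraic closure of $K$ in it has finite degree. Hence there is a number $\Delta_0$ such that for every edge $w$ in an infinite component, every subfield of $\kappa(w)$ algebraic over $K$ has degree at most $\Delta_0$ over $K$.

**Step 2: Edges with large constants.** The field $K$ is finite over a rational function field over $\mathbb Q$. Extending the Gauss extension of a $p$-adic valuation from there gives a nontrivial discrete valuation on $K$. Let $\pi$ be a uniformizer. By Eisenstein's criterion $X^l-\pi$ is irreducible over $K$ for every $l\ge1$. As $s\ge1$, $x_1^l-\pi$ is a nonunit of $K[x_1,\dots,x_s]$, and by lying over it is a nonunit of the integral extension $R_E$. By Krull's theorem it lies in some height one prime of $R_E$. For the corresponding $w_l\in\mathcal D_E$, the residue of $x_1$ generates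 a subfield of $\kappa(w_l)$ of degree $l$ over $K$.

The algebraic closure of $K$ in each $\kappa(w)$ is finite over $K$, so a given $w$ equals $w_l$ for only finitely many $l$. Letting $l\to\infty$ with $l>\Delta_0$ we get infinitely many distinct $w_l$. All but finitely many are in $\mathcal D$, and by Step 1 these edges lie in finite components. A finite component has finitely many edges, so infinitely many finite components occur. Only finitely many components contain a damaged vertex. Therefore:

**Lemma 8.2.** $\Gamma$ has infinitely many finite components $\Sigma_j$ $(j\in J)$ that contain an edge and all of whose vertices are undamaged.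

## 9. Finite components and functions with equal divisors

A finite component should produce a function that comes both from $A$ and from $B$.

**Example 9.1.** Let $E=\mathbb Q(x)$, $A=\mathbb Q(u)$, $u=x^2$, $B=\mathbb Q(v)$, $v=x^3$. Here $A\cap B$ contains $x^6$, so the situation of Section 7 (with $s\ge1$) does not occur, but the graph can be drawn with $\mathbb Q$ in place of $K$ and polynomial rings as before. The edges $x-1$, $x+1$, $x^2+x+1$, $x^2-x+1$ form a finite component, a cycle of length $4$ with vertices $u-1$, $u^2+u+1$, $v-1$, $v+1$. All four edges are unramified over $A$ and over $B$. The product of the $A$-vertices is $(u-1)(u^2+u+1)=x^6-1$. The product of the $B$-vertices is $(v-1)(v+1)=x^6-1$. The same function appears, and it lies in $A\cap B$.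

In general two obstacles arise: the divisors need not be principal, and equal divisors determine a function only up to units. Both are controlled by finite generation, and $J$ is infinite.

**Step 1: $\mathrm{Cl}(R_A)$ and $\mathrm{Cl}(R_B)$ are finitely generated.** Here $\mathrm{Cl}$ is the divisor class group: the free abelian group on height one primes (or prime divisors) modulo divisors of functions. For example $\mathrm{Cl}(\mathbb Q[u])=0$.

By Hironaka, $A/k_A$ has a smooth projective model $X$. It is geometrically integral over $k_A$, as $k_A$ is algebraically closed in $A$ and $\operatorname{char}=0$. Let $\bar k_A$ be an algebraic closure of $k_A$. First, $\mathrm{Pic}(X)$ injects into $\mathrm{Pic}(X_{\bar k_A})$. For if $\mathcal L$ becomes trivial over $\bar k_A$, then $H^0(X,\mathcal L)\otimes_{k_A}\bar k_A\cong\bar k_A$, so $\mathcal L$ has a nonzero section. Over $\bar k_A$ this section is a nonzero constant, so it vanishes nowhere, and $\mathcal L$ is trivial. Second, a class in the kernel of $\mathrm{Pic}(X)\to NS(X_{\bar k_A})$ is a Galois-invariant point of $\mathrm{Pic}^0_{X/k_A}$ over $\bar k_A$,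 so this kernel embeds into $\mathrm{Pic}^0_{X/k_A}(k_A)$. The group $NS(X_{\bar k_A})$ is finitely generated (Néron–Severi). The group $\mathrm{Pic}^0_{X/k_A}(k_A)$ consists of the rational points of an abelian variety over a field finitely generated over $\mathbb Q$, so it is finitely generated (Mordell–Weil–Néron; see Lang, *Fundamentals of Diophantine Geometry*, Ch. 6). So $\mathrm{Cl}(X)=\mathrm{Pic}(X)$ is finitely generated.

Now $k_A\subset R_A$, since $R_A$ is integrally closed. So $\operatorname{Spec}R_A$ and $X$ are $k_A$-varieties with the same function field, and for some nonzero $h_0\in R_A$, $\operatorname{Spec}R_A[1/h_0]$ is isomorphic to an open subset of $X$. Restriction to an open subset is surjective on class groups, so $\mathrm{Cl}(R_A[1/h_0])$ is finitely generated. The kernel of $\mathrm{Cl}(R_A)\to\mathrm{Cl}(R_A[1/h_0])$ is generated by the finitely many height one primes containing $h_0$. So $\mathrm{Cl}(R_A)$ is finitely generated. The same argument applies to $B$.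

**Step 2: For $0\ne h\in R_E$, the group $R_E[1/h]^*/k^*$ is finitely generated.** Take the closure of $\operatorname{Spec}R_E[1/h]$ in a projective space and normalize. This gives a normal projective $K$-variety $\bar X$ that contains $\operatorname{Spec}R_E[1/h]$ as an open subset. A unit of $R_E[1/h]$ has nonzero order only along the finitely many prime divisors in the boundary. If all these orders are $0$, the unit and its inverse are regular on $\bar X$. And $H^0(\bar X,\mathcal O)$ is a domain of finite dimension over $K$, hence a field finite over $K$ inside $E$, hence contained in $k$. So, up to $k^*$, a unit is determined by finitely many integers.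

**Step 3: The functions $a_g$ and $b_g$.** Let $G=\mathbb Z^{(J)}$ be the group of finitely supported families $g=(g_j)$, and $G_1$ the kernel of
$$G\to\mathrm{Cl}(R_A)\oplus\mathrm{Cl}(R_B),\qquad g\mapsto\Big(\sum_jg_j\sum_{x\in\Sigma_j\cap\mathcal D_A}[x],\ \sum_jg_j\sum_{y\in\Sigma_j\cap\mathcal D_B}[y]\Big).$$
By Step 1 the target is finitely generated, so $G_1$ is a free abelian group of infinite rank. Choosing functions with the required divisors on a basis of $G_1$, and extending multiplicatively, we get homomorphisms $g\mapsto a_g\in A^*$, $g\mapsto b_g\in B^*$ on $G_1$ such that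
$$x(a_g)=g_j\ \text{ for }x\in\Sigma_j\cap\mathcal D_A,\qquad x(a_g)=0\ \text{ for all other }x\in\mathcal D_A,$$
and similarly for $b_g$ on $\mathcal D_B$.

**Step 4: Their quotient is a constant, for many $g$.** Let $w\in\mathcal D$. If $w$ is an edge of $\Sigma_j$, its ends are in $\Sigma_j$ and undamaged, so $w$ is unramified over both, and $w(a_g)=g_j=w(b_g)$. If $w$ is in no $\Sigma_j$, neither are its ends, and $w(a_g)=0=w(b_g)$. So $a_g/b_g$ has value $0$ on $\mathcal D$. Let $0\ne h\in R_E$ lie in the finitely many primes of $\mathcal D_E\setminus\mathcal D$. All height one primes of $R_E[1/h]$ come from $\mathcal D$, so $a_g/b_g\in R_E[1/h]^*$. The homomorphism $G_1\to R_E[1/h]^*/k^*$, $g\mapsto a_g/b_g$, has a finitely generated target by Step 2. Hence its kernel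
$$G_2=\{g\in G_1:\ \lambda_g:=a_g/b_g\in k^*\}$$
is free of infinite rank. If $0\ne g\in G_2$, then
$$a_g\notin k, \tag{9.1}$$
since some $g_j\ne0$, $\Sigma_j$ contains an edge $w$, and $w(a_g)=g_j\ne0$, while $w$ is trivial on $k$.

If $k=K$ we are done: $\lambda_g\in K\subset B$ gives $a_g=\lambda_gb_g\in A\cap B=K$, contradicting (9.1). In general this argument stops at the constant $\lambda_g$.

**Example 9.2.** Let $E=\mathbb Q(i)(x)$, $\alpha=1+2i$, $A=\mathbb Q(x)$, $B=\mathbb Q(\alpha x)$. Then $A$ is fixed by $i\mapsto-i,\ x\mapsto x$, and $B$ is fixed by $i\mapsto-i$, $x\mapsto\mu x$ with $\mu=\alpha/\bar\alpha=(-3+4i)/5$. So $A\cap B$ is fixed by $i\mapsto i$, $x\mapsto\mu x$. Here $\mu$ is not one of the roots of unity $\pm1,\pm i$ of $\mathbb Q(i)$, so it has infinite order. A function $f(x)=f(\mu x)$ can have no zeros or poles in $\overline{\mathbb Q}\setminus\{0\}$, so $f=\text{const}\cdot x^l$ with $\mu^l=1$, that is, $l=0$. Hence $A\cap B=\mathbb Q$, $k=\mathbb Q(i)$, $k_A=k_B=\mathbb Q$. The place $x=0$ is unramified over $A$ and over $B$ and is the only place above $x=0$ in $A$ and above $\alpha x=0$ in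 $B$. So it forms a finite component with one edge. The functions $a=x\in A$, $b=\alpha x\in B$ have the same divisor on $\mathbb Q(i)[x]$, and $a/b=\alpha^{-1}\in k^*$. But no nonconstant function lies in $A\cap B$.

So the constants must be studied. In this example the powers $a^l$, $b^l$ have the quotient $\alpha^{-l}$, never a product of elements of $k_A^*=k_B^*=\mathbb Q^*$ for $l\ne0$, since $\mu^l\neq 1$. We will show that this kind of obstruction has finite rank, while $G_2$ has infinite rank.

## 10. The constants $\lambda_g$ and a finite graph of embeddings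

**Step 1: When is $\lambda_g$ harmless?** Let $\tilde k$ be the normal closure of $k/K$. *Suppose $0\ne g\in G_2$ and there are $P_\alpha,Q_\beta\in\tilde k^*$, for $\alpha\in\operatorname{Hom}_K(k_A,\tilde k)$, $\beta\in\operatorname{Hom}_K(k_B,\tilde k)$, with*
$$\sigma(\lambda_g)=P_{\sigma|k_A}\,Q_{\sigma|k_B}\qquad\text{for all }\sigma\in\operatorname{Hom}_K(k,\tilde k). \tag{10.1}$$
*Then we have a contradiction.* Identify $\tilde k\otimes_Kk=\prod_\sigma\tilde k$ by $l\otimes c\mapsto(l\,\sigma(c))_\sigma$, and similarly $\tilde k\otimes_Kk_A=\prod_\alpha\tilde k$, $\tilde k\otimes_Kk_B=\prod_\beta\tilde k$. The inclusion $\tilde k\otimes k_A\subset\tilde k\otimes k$ becomes $(P_\alpha)_\alpha\mapsto(P_{\sigma|k_A})_\sigma$, and similarly for $k_B$. So (10.1) says $1\otimes\lambda_g=PQ$ with $P\in(\tilde k\otimes_Kk_A)^*$, $Q\in(\tilde k\otimes_Kk_B)^*$. As $a_g=\lambda_gb_g$, in $\tilde k\otimes_KE$ we have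
$$P^{-1}(1\otimes a_g)=Q\,(1\otimes b_g)\in(\tilde k\otimes_KA)\cap(\tilde k\otimes_KB)=\tilde k\otimes_K(A\cap B)=\tilde k\otimes_KK.$$
The first equality of sets holds because $\tilde k$ is free over $K$: compare coordinates with respect to a $K$-basis of $\tilde k$. Hence $1\otimes a_g\in P\cdot(\tilde k\otimes_KK)\subset\tilde k\otimes_Kk_A$. Comparing coordinates with respect to a $K$-basis of $\tilde k$ containing $1$, we get $a_g\in k_A\subset k$, contradicting (9.1).

**Step 2: The obstruction to (10.1).** *We express solvability of (10.1) by finitely many multiplicative conditions.* Let $\Gamma_0$ be the finite bipartite graph with vertices $\operatorname{Hom}_K(k_A,\tilde k)\sqcup\operatorname{Hom}_K(k_B,\tilde k)$ and edges $\sigma\in\operatorname{Hom}_K(k,\tilde k)$, the edge $\sigma$ joining $\sigma|_{k_A}$ and $\sigma|_{k_B}$. In Example 9.2, $\Gamma_0$ has two vertices joined by two edges, the identity and complex conjugation.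

Fix a spanning forest of $\Gamma_0$. Each edge outside the forest lies on a fundamental cycle, whose other edges are in the forest. Write such a cycle as $\sigma_0,\sigma_1,\dots,\sigma_{2j-1},\sigma_{2j}=\sigma_0$ with $\sigma_0$ the edge outside the forest, where $\sigma_{2i},\sigma_{2i+1}$ agree on $k_A$ and $\sigma_{2i+1},\sigma_{2i+2}$ agree on $k_B$. Define the homomorphism
$$\chi:G_2\to\tilde k^*,\qquad\chi(g)=\prod_{i=0}^{2j-1}\sigma_i(\lambda_g)^{(-1)^i}.$$
(In Example 9.2 the corresponding expression for a constant $\lambda$ is $\lambda/\bar\lambda$.)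

*If $\chi(g)=1$ for every fundamental cycle, then (10.1) is solvable.* In each tree of the forest, give one vertex the value $1$ and determine the other $P_\alpha,Q_\beta$ along the tree so that (10.1) holds for the edges of the tree. For the edge $\sigma_0$ outside the forest use its cycle. In the product $\prod_{i=0}^{2j-1}(P_{\sigma_i|k_A}Q_{\sigma_i|k_B})^{(-1)^i}$ the factors $P$ cancel for the pairs $\sigma_{2i},\sigma_{2i+1}$, and the factors $Q$ cancel for the pairs $\sigma_{2i+1},\sigma_{2i+2}$, so the product is $1$. Comparing with $\chi(g)=1$, and using (10.1) for $\sigma_1,\dots,\sigma_{2j-1}$, we get (10.1) for $\sigma_0$.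

So it suffices to find $0\neq g\in G_2$ with all $\chi(g)=1$. This follows from the next claim.

**Claim 10.1.** For every fundamental cycle, $\chi(G_2)$ has rank at most $s$.

Here the rank of an abelian group is the maximal number of $\mathbb Z$-independent elements. Granting the claim, let $N_0$ be the intersection of the kernels of the finitely many $\chi$. Then $G_2/N_0$ embeds in the finite product of the groups $\chi(G_2)$, so it has finite rank. As $G_2$ has infinite rank, $N_0\ne0$.

**Step 3: Transporting $a_g$ around a cycle.** *To prove the claim we realize $\chi(g)$ as the ratio of two embeddings of $a_g$.* Let $\Omega_0$ be an algebraic closure of $\tilde k(t_1,\dots,t_s)$. We choose embeddings $e_0,e_1,\dots,e_{2j}:E\to\Omega_0$ such that $e_i$ extends $\sigma_i$ and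
$$e_{2i+1}=e_{2i}\ \text{ on }A,\qquad e_{2i+2}=e_{2i+1}\ \text{ on }B. \tag{10.2}$$
For $e_0$: send a transcendence basis of $E/k$ to $t_1,\dots,t_s$, use $\sigma_0$ on $k$, and extend to the algebraic extension $E$. Suppose $e_{2i}$ is given. The maps $e_{2i}|_A$ and $\sigma_{2i+1}$ agree on $k_A$, since $\sigma_{2i}$ and $\sigma_{2i+1}$ do. Write $k=k_A(\theta)$. The minimal polynomial of $\theta$ over $k_A$ stays irreducible over $A$: the coefficients of a monic factor are algebraic over $k_A$ and lie in $A$, hence in $k_A$. So $A\otimes_{k_A}k$ is a field, isomorphic to $Ak\subset E$. Therefore $e_{2i}|_A$ and $\sigma_{2i+1}$ together define an embedding of $Ak$, which extends to the finite extension $E$; this is $e_{2i+1}$. The step to $e_{2i+2}$ is the same with $B,k_B$.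

From $a_g=\lambda_gb_g$ and (10.2), for $0\le i<j$,
$$e_{2i}(a_g)=e_{2i+1}(a_g)=\sigma_{2i+1}(\lambda_g)\,e_{2i+1}(b_g)=\sigma_{2i+1}(\lambda_g)\,e_{2i+2}(b_g)=\sigma_{2i+1}(\lambda_g)\,\sigma_{2i+2}(\lambda_g)^{-1}\,e_{2i+2}(a_g).$$
Multiplying over $i=0,\dots,j-1$ and using $\sigma_{2j}=\sigma_0$ we obtain $e_0(a_g)=\chi(g)^{-1}e_{2j}(a_g)$, that is,
$$e_{2j}(a_g)=\chi(g)\,e_0(a_g)\qquad(g\in G_2). \tag{10.3}$$

**Step 4: Proof of Claim 10.1.** *Distinct ratios force linear independence, as in the proof that distinct characters are independent.* Both $e_0$ and $e_{2j}$ restrict to $\sigma_0$ on $k$. As $k$ is algebraically closed in $E$, the ring $\tilde E=\tilde k\otimes_{k,\sigma_0}E$ is a field, by the irreducibility argument of Step 3. So $e_0,e_{2j}$ extend to $\tilde k$-embeddings $\tilde E\to\Omega_0$, by $l\otimes c\mapsto l\,e_0(c)$ and $l\otimes c\mapsto l\,e_{2j}(c)$.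

Suppose $\chi(g_1),\dots,\chi(g_q)$ are multiplicatively independent. Let $M=\langle g_1,\dots,g_q\rangle$; it is free on the $g_i$, and $\chi|_M$ is injective. *The elements $a_g\in\tilde E$, $g\in M$, are linearly independent over $\tilde k$.* Otherwise take a shortest nontrivial relation $\sum l_ga_g=0$; it has at least two terms. Applying $e_{2j}$, with (10.3), and $e_0$ gives
$$\sum l_g\,\chi(g)\,e_0(a_g)=0,\qquad\sum l_g\,e_0(a_g)=0.$$
Multiply the second relation by $\chi(g')$, for one $g'$ that occurs, and subtract: $\sum l_g(\chi(g)-\chi(g'))e_0(a_g)=0$. As $e_0$ is injective and $\tilde k$-linear, this is a relation among the $a_g$ in $\tilde E$. It is shorter, and it is nontrivial because $\chi$ is injective on $M$. This is a contradiction.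

Since $g\mapsto a_g$ is a homomorphism, distinct monomials in $a_{g_1},\dots,a_{g_q}$ are elements $a_g$ with distinct $g\in M$. So they are linearly independent over $K$, that is, $a_{g_1},\dots,a_{g_q}\in E$ are algebraically independent over $K$. Hence $q\le\operatorname{trdeg}_KE=s$, which proves Claim 10.1.

**Step 5: End of the proof.** By Claim 10.1 and Step 2 there is $0\ne g\in G_2$ with $\chi(g)=1$ for every fundamental cycle, so (10.1) is solvable for this $g$. By Step 1 this is a contradiction. Proposition 6.1 is proved. By Section 6 no field $F$ of characteristic $0$ with $\operatorname{trdeg}_{\mathbb Q}F<\infty$ is a sum of two proper subfields; together with (i) this is Theorem 2. $\blacksquare$
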